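# A central element of $L_6$ outside $C_4(L_6)$: the central series of free commutative Moufang loops

## 1. A word in six letters and the conjecture it refutes

A *loop* is a set with a product and an identity $1$ in which $ax=b$ and $ya=b$ each have exactly one solution. A **commutative Moufang loop** (CML) is a commutative loop $E$ with
$$(xx)(yz)=(xy)(xz)\qquad(x,y,z\in E). \tag{1}$$
The **associator** of $x,y,z\in E$ is
$$(x,y,z)=(x(yz))^{-1}((xy)z).$$
For six elements $x_1,\dots,x_6$ of a CML put
$$h=((x_1,x_5,x_6),x_3,x_4)\cdot((x_1,x_3,x_4),x_5,x_6),\qquad v=(h,x_1,x_2). \tag{2}$$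
So $h$ acts on $x_1$ with the pair $(x_5,x_6)$ and then with $(x_3,x_4)$, does the same in the other order, and multiplies the results. Then $v$ brackets once more, with $x_1$ again and with the remaining letter $x_2$. In all, $v$ is a word of degree seven with $x_1$ used twice. This lecture is about the word $v$.

What it is for requires the two central series. An element $c$ is **central** if $(c,x,y)=1$ for all $x,y$. With associators in the role of commutators, put

- $C_0(E)=E$, and $C_{i+1}(E)$ is the subloop generated by all $(x,y,z)$ with $x\in C_i(E)$, $y,z\in E$;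
- $Z_0(E)=\{1\}$, and $Z_{j+1}(E)/Z_j(E)$ is the center of $E/Z_j(E)$.

Let $\mathcal E_n$ be the free CML and $L_n$ the free CML of exponent $3$, both on $n\ge3$ generators. We take the following as given.

- For each of $\mathcal E_n$, $L_n$ both series have length exactly $n-1$: $C_{n-1}=\{1\}$, $Z_{n-1}$ is the whole loop, and $C_{n-2}\neq\{1\}$.
- Consequently $C_i\subseteq Z_{n-1-i}$ for $0\le i\le n-1$.
- $Z_1(\mathcal E_n)$ contains a torsion-free abelian group $A_n$ of rank $n$ with $L_n=\mathcal E_n/A_n$.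

We also use the standard fact that the $C_i$ are normal, so that $E/C_i$ makes sense. Since the image of $C_i$ in a quotient is the $C_i$ of the quotient, the first fact gives: *for $k\ge3$, a $k$-generated CML $K$ has $C_{k-1}(K)=1$.* We will use this constantly.

The paper "Une conjecture sur les suites centrales d'une boucle de Moufang commutative libre" (doi:10.1285/i15900932v3n1p45abstract) conjectures, motivated by Witt's result on the central series of the free nilpotent groups of bounded class, that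
$$C_i(L_n)=Z_{n-1-i}(L_n)\qquad\text{for all } n\ge3,\ 0\le i\le n-1. \tag{3}$$
For $i=0$ and $i=n-1$ this holds trivially. For $1\le i\le n-2$ it would imply that $Z_{n-1-i}(\mathcal E_n)$ is the direct product of $C_i(\mathcal E_n)$ by $A_n$. The word $v$ shows that (3) is false.

**Theorem A.** Let $x_1,\dots,x_6$ be free generators of $L_6$. Then $v\in Z_1(L_6)\cap C_3(L_6)$ and $v\notin C_4(L_6)$. Hence $Z_1(L_6)\ne C_4(L_6)$, and in fact $|Z_1(L_6):C_4(L_6)|\ge3^6$. Likewise $Z_1(\mathcal E_6)\ne C_4(\mathcal E_6)A_6$.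

**Theorem B.** For all $n\ge3$ and $0\le i\le\min(3,n-1)$, $C_i(L_n)=Z_{n-1-i}(L_n)$. Consequently the conjecture holds for $n=3,4,5$; $n=6$ is the least counterexample; and for $n=6$ the only failing index is $i=4$.

The cases $n\ge7$, $i\ge4$ are not decided here.

## 2. Inverses, central elements, and a loop of order 81

**Inverse property.** Putting $z=1$ in (1) gives
$$x^2y=x(xy). \tag{4}$$
Putting $z=x^{-1}$ gives $x^2(yx^{-1})=xy$. By (4) the left side is $x(x(yx^{-1}))$. Canceling one $x$ gives $x(x^{-1}y)=y$, and likewise $x^{-1}(xy)=y$. In particular the definition of the associator can be read as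
$$(xy)z=(x(yz))\,(x,y,z).$$

**Central elements move freely.** If $c$ is central, then $(cx)y=c(xy)$ for all $x,y$. So $(xy)c=c(yx)=(cy)x=x(yc)$, and $(xc)y=(cx)y=c(xy)=c(yx)=(cy)x=x(cy)$. Hence an associator with $c$ in any slot is trivial, and the center is an abelian group whose elements may be placed anywhere in a product.

**Example (a CML of order 81).** On $\mathbb F_3^4$ let
$$x\circ y=x+y+f(x,y)e_4,\qquad f(x,y)=(x_3-y_3)\,d(x,y),\qquad d(x,y)=x_1y_2-x_2y_1.$$
Both factors of $f$ change sign when $x,y$ are swapped, so $\circ$ is commutative, and $0$ is the identity. The equation $x\circ y=b$ has one solution $y$, since its first three coordinates are forced and $f$ ignores the fourth. For (1), the two sides are $2x+y+z$ plus multiples of $e_4$. The right coefficient minus the left one is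
$$f(x,y)+f(x,z)+f(x+y,x+z)-f(y,z)-f(2x,y+z).$$
Here $f(x+y,x+z)=(y_3-z_3)\bigl(d(x,z)-d(x,y)+d(y,z)\bigr)$ and $f(2x,y+z)=2(2x_3-y_3-z_3)\bigl(d(x,y)+d(x,z)\bigr)$. The coefficient of $d(y,z)$ is $0$. That of $d(x,y)$ is $(x_3-y_3)-(y_3-z_3)-2(2x_3-y_3-z_3)=-3x_3+3z_3=0$, and that of $d(x,z)$ is $(x_3-z_3)+(y_3-z_3)-2(2x_3-y_3-z_3)=-3x_3+3y_3=0$. So this is a CML; call it $B$. Since $f$ vanishes on proportional vectors, $x\circ(x\circ x)=3x=0$, and the exponent is $3$. Its associator is the multiple of $e_4$ by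
$$f(x,y)+f(x+y,z)-f(y,z)-f(x,y+z)=z_3d(x,y)+2y_3d(x,z)+x_3d(y,z).$$
As $2=-1$, this is the $3\times3$ determinant of the first three coordinates of $x,y,z$. So $C_1(B)=\mathbb F_3e_4$. An element $c$ is central exactly when $c_1=c_2=c_3=0$, hence $Z_1(B)=\mathbb F_3e_4$ as well. Thus $C_1(B)=Z_1(B)$, $C_2(B)=\{0\}=Z_0(B)$ and $Z_2(B)=B$. In Section 4 we will see that $B\cong L_3$, so this is the conjecture for $n=3$, by hand.

That the associator of $B$ is an alternating trilinear form is typical, as the next two sections show.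

## 3. The automorphisms $\theta_{y,z}$ and the alternation of associators

**Lemma 1.** In a CML $E$, for all $y,z$ the map $\theta_{y,z}(c)=c\,(c,y,z)$ is an automorphism of $E$.

*Proof.* Write $L_x$ for multiplication by $x$. Identity (1) says $L_xa\cdot L_xb=L_{x^2}(ab)$. Replacing $a,b$ by $L_x^{-1}a,L_x^{-1}b$ gives also $L_x^{-1}a\cdot L_x^{-1}b=L_{x^2}^{-1}(ab)$. Put $u=yz$ and $T=L_u^{-1}L_zL_y$. Then
$$Ta\cdot Tb=L_{u^2}^{-1}L_{z^2}L_{y^2}(ab)=:T'(ab).$$
Since $T1=u^{-1}(zy)=1$, taking $b=1$ gives $T=T'$, so $T$ is a multiplicative bijection. It remains to identify it. We have $z(yc)=(cy)z=(c(yz))(c,y,z)$. The loop $K=\langle c,y,z\rangle$ is $3$-generated, so $C_2(K)=1$, which says that every element of $C_1(K)$ is central in $K$. In particular $(c,y,z)$ is central in $K$, and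
$$T(c)=u^{-1}\bigl((cu)(c,y,z)\bigr)=\bigl(u^{-1}(cu)\bigr)(c,y,z)=c\,(c,y,z).\qquad\square$$

**Lemma 2.** In a CML, $(x,y,z)$ is inverted by every transposition of its entries and is $1$ if two entries coincide. On $K=\langle x,y,z\rangle$ the associator is multiplicative in each slot. Any two elements generate an abelian group. Moreover $(x,y,z)^3=1$ and $x^3\in Z_1(E)$.

*Proof.* All associators of $K$ are central in $K$. For $c,c',y,z\in K$, the equation $\theta_{y,z}(cc')=\theta_{y,z}(c)\theta_{y,z}(c')$ therefore gives $(cc',y,z)=(c,y,z)(c',y,z)$: the first slot is multiplicative.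

By commutativity $(zy)x=x(yz)$ and $z(yx)=(xy)z$. Writing $p=x(yz)$ and $t=(x,y,z)$, which is central, we get $(z,y,x)=(pt)^{-1}p=t^{-1}$. So
$$(x,y,z)(z,y,x)=1,$$
and the third slot is multiplicative too.

For the middle slot, reduce $((wx)y)z$ to $w(x(yz))$ in two ways ($w,x,y,z\in K$). Through $(wx)(yz)$ one picks up $(wx,y,z)(w,x,yz)$. Through $(w(xy))z$ and $w((xy)z)$ one picks up $(w,x,y)(w,xy,z)(x,y,z)$. Hence
$$(w,x,yz)(wx,y,z)=(x,y,z)(w,xy,z)(w,x,y).$$
Expanding the left side in the third and first slots gives $(w,x,y)(w,x,z)(w,y,z)(x,y,z)$, so $(w,xy,z)=(w,x,z)(w,y,z)$.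

By (4), $(x,x,z)=1$. Expanding $(xy,xy,z)=1$ gives $(x,y,z)(y,x,z)=1$. So the transpositions of slots $1,2$ and of slots $1,3$ invert. Conjugating one by the other, so does that of slots $2,3$. From $(x,x,z)=1$ it follows that the associator is trivial whenever two entries coincide.

In $\langle x,y\rangle$ every associator is, by multiplicativity in each slot, trivial as soon as it is trivial on triples from $\{x,y\}$. Such triples have two equal entries. So $\langle x,y\rangle$ is associative, hence an abelian group.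

For the last claim, use $((xy)x)z=\bigl((xy)(xz)\bigr)(xy,x,z)$ with $(xy,x,z)=(x,x,z)(y,x,z)=(x,y,z)^{-1}$, and $(xy)x=x^2y$. Then
$$(xy)(xz)=\bigl((x^2y)z\bigr)(x,y,z)=\bigl(x^2(yz)\bigr)(x^2,y,z)(x,y,z)=\bigl(x^2(yz)\bigr)(x,y,z)^3 .$$
By (1), $(x,y,z)^3=1$. So $(x^3,y,z)=(x,y,z)^3=1$ for all $y,z$, that is, $x^3\in Z_1(E)$. (The centrality of cubes is in Bruck, *A Survey of Binary Systems*, Ch. VIII; we need it only for $\mathcal E_6$.) $\square$

## 4. The graded bracket $M_i\times V\times V\to M_{i+1}$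

Let $M_i=C_i/C_{i+1}$ and $V=M_0$. By definition of $C_{i+1}$, the quotient $C_i/C_{i+1}$ is central in $E/C_{i+1}$, so $M_i$ is an abelian group. From now on $E$ has exponent $3$ (until Section 10). Then the $M_i$ are $\mathbb F_3$-vector spaces, and we write them additively. The aim of this section is to replace nonassociative computation by linear algebra on the $M_i$.

**Lemma 3.** For $c\in C_i$ and $y,z\in E$, the class of $(c,y,z)$ in $M_{i+1}$ is additive in $c$, $y$, $z$. It depends only on $c$ mod $C_{i+1}$ and on $y,z$ mod $C_1$. Consequently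
$$(C_i,C_1,E)\subseteq C_{i+2}. \tag{5}$$

*Proof.* Work mod $C_{i+2}$, where all these associators are central. Applying $\theta_{y,z}$ to $cc'$ gives additivity in $c$. Since $(c,y,z)=(y,z,c)=(z,c,y)$, applying $\theta_{z,c}$ to $yy'$ and $\theta_{c,y}$ to $zz'$ gives additivity in $y$ and $z$. For fixed $c,z$, the map $y\mapsto(c,y,z)$ is thus a homomorphism from $E$ to an abelian group. It kills all associators, hence $C_1$; likewise in $z$. If $c\in C_{i+1}$, then $(c,y,z)\in C_{i+2}$ by definition. That $y\in C_1$ gives $0$ in $M_{i+1}$ is (5). $\square$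

**Lemma 4.** For $c,d\in C_1$ and $z\in E$, $(c,d,z)$ induces a trilinear map $M_1\times M_1\times V\to M_3$.

*Proof.* By (5) with $i=1$, $(c,d,z)\in C_3$, which is central mod $C_4$. Applying $\theta$ of the other two entries gives additivity mod $C_4$ in each slot. If $c$ or $d$ lies in $C_2$, then $(c,d,z)\in(C_2,C_1,E)\subseteq C_4$ by (5). In $z$ we have a homomorphism to an abelian group, which kills $C_1$. $\square$

Write $[\cdot,\cdot,\cdot]$ for all these brackets. By Lemma 2 they alternate: entries may be permuted at the cost of the sign of the permutation, and a repeated entry gives $0$. For $y,z\in V$ let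
$$D_{yz}:M_i\to M_{i+1},\qquad D_{yz}m=[m,y,z].$$
$M_{i+1}$ is spanned by the elements $D_{yz}m$, $m\in M_i$. In this language the class of $h$ in $M_2$ is $(D_{34}D_{56}+D_{56}D_{34})x_1$, where $D_{jk}$ means $D_{x_jx_k}$.

**The case $n=3$.** For $E=L_3$, $V$ has dimension at most $3$ and $M_1$ is spanned by $[x_1,x_2,x_3]$. As $C_2=1$, $|L_3|\le3^4$. The loop $B$ of Section 2 is generated by $e_1,e_2,e_3$ (their associator is $e_4$), so $L_3$ maps onto $B$, and $L_3\cong B$.

**Lemma 5 (derivation rule).** For $u\in M_i$ with $i\in\{0,1\}$ and $b,d,y,z\in V$, in $M_{i+2}$: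
$$D_{yz}[u,b,d]=[D_{yz}u,b,d]+[u,D_{yz}b,d]+[u,b,D_{yz}d]. \tag{6}$$

*Proof.* The point is to apply the automorphism $\theta=\theta_{y,z}$ to an associator. Lift $u$ to $C_i$ and $b,d,y,z$ to $E$. Write $\theta u=uu_1$, $\theta b=bb_1$, $\theta d=dd_1$ with $u_1=(u,y,z)\in C_{i+1}$ and $b_1,d_1\in C_1$. Work mod $C_{i+3}$, where $C_{i+2}$ is central.

*First slot.* For $q,r\in E$, put $s=(u,q,r)\in C_{i+1}$. Applying $\theta_{q,r}$ to $uu_1$ gives
$$(uu_1)(uu_1,q,r)=(us)\bigl(u_1(u_1,q,r)\bigr)\equiv\bigl((us)u_1\bigr)(u_1,q,r),$$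
since $(u_1,q,r)\in C_{i+2}$. Also $(us)u_1=(su)u_1=\bigl(s(uu_1)\bigr)(s,u,u_1)$, and $(s,u,u_1)\in(C_{i+1},C_1,E)\subseteq C_{i+3}$ up to permuting entries. So $(us)u_1\equiv(uu_1)s$. Canceling $uu_1$,
$$(uu_1,q,r)\equiv(u,q,r)(u_1,q,r).$$

*Second and third slots.* For $r\in E$, apply $\theta_{r,u}$ to $bb_1$. Now $(b_1,r,u)\in C_{i+2}$ by (5), and the associator of $b$, $(b,r,u)\in C_{i+1}$, $b_1\in C_1$ lies in $C_{i+3}$ by (5). The same computation gives $(bb_1,r,u)\equiv(b,r,u)(b_1,r,u)$, that is, $(u,bb_1,r)\equiv(u,b,r)(u,b_1,r)$. In the same way $(u,q,dd_1)\equiv(u,q,d)(u,q,d_1)$ for every $q\in E$.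

*Assembly.* By the first slot, $(uu_1,bb_1,dd_1)\equiv(u,bb_1,dd_1)(u_1,bb_1,dd_1)$. Here $(u_1,bb_1,dd_1)\equiv(u_1,b,d)$ by Lemma 3. The other factor expands to $(u,b,d)(u,b,d_1)(u,b_1,d)(u,b_1,d_1)$. The last factor lies in $C_{i+3}$: for $i=0$ by (5), as $(C_1,C_1,E)\subseteq C_3$; for $i=1$ because by Lemma 4 the bracket kills $C_1$ in the third slot. So
$$(uu_1,bb_1,dd_1)\equiv(u,b,d)\,(u_1,b,d)\,(u,b_1,d)\,(u,b,d_1),$$
where all factors but the first are central mod $C_{i+3}$. The left side is $\theta(u,b,d)=(u,b,d)\,((u,b,d),y,z)$. Cancel $(u,b,d)$. $\square$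

**Lemma 6 (vanishing).** Let $j\in\{2,3,4\}$. An iterated bracket with value in $M_j$ (possibly built using the bracket $M_1\times M_1\times V\to M_3$) is $0$ if all its entries from $V$ are among $j+1$ elements. Hence a multilinear expression in $M_j$ that involves only $j+1$ elements once two of its entries are set equal alternates in those entries.

*Proof.* Lift the $j+1$ elements to $E$ and let $K$ be the loop they generate. The corresponding iterated associator lies in $C_j(K)$: by definition for left-normed brackets, and by (5) for $K$ for the other type. And $C_j(K)=1$ since $K$ is $(j+1)$-generated with $j+1\ge3$. $\square$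

**Lemma 7.** $D_{yz}^2=0$ on every $M_i$. The operator
$$P_{abcd}=D_{ab}D_{cd}+D_{cd}D_{ab}$$
is alternating in $a,b,c,d\in V$. In particular $D_{ab}$ and $D_{ac}$ anticommute.

*Proof.* For $c\in C_i$, $((c,y,z),y,z)\in C_2(\langle c,y,z\rangle)=1$. Expanding $D_{y,z+w}^2=0$ gives $D_{yz}D_{yw}+D_{yw}D_{yz}=0$, that is, $P_{yzyw}=0$. So $P_{abcd}$ vanishes if $a=c$. It is alternating in $a,b$ and in $c,d$ because $D$ is, so it vanishes whenever any two of its indices agree. $\square$

## 5. The layer $M_2$ in terms of $P_{bcde}\,a$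

We now describe $M_2$ completely enough to treat it as a quotient of an explicit $GL(V)$-module. Let $a,b,c,d,e\in V$.

By (6) with $u=a$, after cyclic permutation of entries,
$$D_{de}[a,b,c]=D_{bc}D_{de}a+D_{ca}D_{de}b+D_{ab}D_{de}c .$$
On the other hand $[a,b,c]=D_{bc}a=D_{ca}b=D_{ab}c$, so $0=3D_{de}[a,b,c]=D_{de}D_{bc}a+D_{de}D_{ca}b+D_{de}D_{ab}c$. Adding this zero:
$$D_{de}[a,b,c]=P_{bcde}\,a-P_{acde}\,b+P_{abde}\,c. \tag{7}$$
Exchanging the roles of $(b,c)$ and $(d,e)$, and reordering indices by alternation ($P_{debc}=P_{bcde}$, $P_{aebc}=P_{abce}$, $P_{adbc}=P_{abcd}$), we get $D_{bc}[a,d,e]=P_{bcde}a-P_{abce}d+P_{abcd}e$. Now add this to (7). The left sides sum to $D_{de}D_{bc}a+D_{bc}D_{de}a=P_{bcde}a$, so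
$$P_{bcde}\,a-P_{acde}\,b+P_{abde}\,c-P_{abce}\,d+P_{abcd}\,e=0. \tag{8}$$
By (7), the elements $P_{bcde}\,a$ span $M_2$.

## 6. Irreducible layers: the equality $C_i=Z_{n-1-i}$ for $i\le3$

A natural way to try to prove (3) is induction on $i$. If $C_{i-1}=Z_{n-i}$ is known, then $Z_{n-1-i}$ is squeezed between $C_i$ and $C_{i-1}$. It is stable under all automorphisms of $L_n$, so if $M_{i-1}$ has no proper submodule there is no room. We carry this out; it proves Theorem B and shows where the approach stops.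

**Step 1: $GL_n(\mathbb F_3)$ acts on the layers.** The purpose is to turn characteristic subloops into submodules. Let $E=L_n$. Since $L_n$ maps onto $\mathbb F_3^n$, $V$ is an $n$-dimensional space with basis the classes of the free generators. By Lemma 3, $M_i$ is spanned by iterated brackets of any basis of $V$. So $M_i$ is finite, and since $C_{n-1}=1$, $L_n$ is finite.

If $H$ is generated by lifts of a basis of $V$, then $C_{n-1}=1\subseteq H$. If $C_{i+1}\subseteq H$, any $c\in C_i$ is a product of iterated associators of the lifts times an element of $C_{i+1}$, so $C_i\subseteq H$. By descending induction $H=L_n$.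

Given $g\in GL_n(\mathbb F_3)$, send each free generator to a lift of its image under $g$. This defines a surjective endomorphism of a finite loop, hence an automorphism. It acts on $M_i$ by substitution in brackets, so the action depends only on $g$. Every $Z_j$ is characteristic, so if $C_i\subseteq Z_j\subseteq C_{i-1}$ then $Z_j/C_i$ is a $GL_n(\mathbb F_3)$-submodule of $M_{i-1}$.

**Step 2: the induction step.** *If $1\le i\le n-1$, $C_{i-1}=Z_{n-i}$ and $M_{i-1}$ is irreducible, then $C_i=Z_{n-1-i}$.* We have $C_i\subseteq Z_{n-1-i}\subseteq Z_{n-i}=C_{i-1}$, so $Z_{n-1-i}$ is $C_i$ or $C_{i-1}$. Suppose it is $C_{i-1}$. If $C_k\subseteq Z_l$ with $l\ge1$, then for $c\in C_k$ the associator $(c,y,z)$ lies in $Z_{l-1}$, because $Z_l/Z_{l-1}$ is central; so $C_{k+1}\subseteq Z_{l-1}$. Starting from $C_{i-1}\subseteq Z_{n-1-i}$ and iterating $n-1-i$ times gives $C_{n-2}\subseteq Z_0=1$, a contradiction.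

The cases $i=0$ and $i=n-1$ are trivial. So for $i\le\min(3,n-1)$ it remains to show that $M_0$ and $M_1$ are irreducible for $n\ge3$, and $M_2$ for $n\ge5$. (The index $i=3$ needs $n\ge4$, and for $n=4$ it is the trivial index $n-1$.)

**Step 3: $M_0$ and $M_1$.** $M_0=V$ is irreducible. $M_1\ne0$, since the class is $n-1\ge2$, and $M_1$ is a quotient of $\Lambda^3V$. The diagonal matrices with entries $\pm1$ form a group of order $2^n$, prime to $3$, and act on the basis monomials of $\Lambda^3V$ by distinct characters. So a nonzero submodule contains a monomial. Permutation matrices permute the monomials transitively up to sign, so it contains all of them. Hence $\Lambda^3V$ is irreducible and $M_1\cong\Lambda^3V$.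

**Step 4: $M_2$ for $n\ge5$.** Let $\iota:\Lambda^5V\to V\otimes\Lambda^4V$ be the usual alternating sum,
$$\iota(a\wedge b\wedge c\wedge d\wedge e)=a\otimes bcde-b\otimes acde+c\otimes abde-d\otimes abce+e\otimes abcd,$$
with wedges omitted, and $U=(V\otimes\Lambda^4V)/\iota(\Lambda^5V)$. By Lemma 7 and (8), $a\otimes b\wedge c\wedge d\wedge e\mapsto P_{bcde}\,a$ induces a $GL_n$-map $U\to M_2$, surjective by (7). Since the class is $n-1\ge4$, $M_2\neq0$. So it suffices to show that $U$ is irreducible.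

Let $x_1,\dots,x_n$ be a basis of $V$; for a set $T$ of indices, $x_T$ is the wedge of the $x_t$, $t\in T$, in increasing order. $U$ is spanned by

- $q_a(B)=x_a\otimes x_a\wedge x_B$ for $|B|=3$, $a\notin B$;
- for each $5$-set $S$, the five elements $\eta_s=\pm x_s\otimes x_{S\setminus s}$, $s\in S$, with the signs of $\iota(x_S)$, so that $\sum_{s\in S}\eta_s=0$.

There are no other relations, since $\iota(\Lambda^5V)$ is spanned by the $\iota(x_S)$. So $\sum_sc_s\eta_s=0$ exactly when $c$ is constant. A diagonal $\pm1$ matrix acts on $q_a(B)$ by the character $\chi_B$ (the product of its entries at $B$) and on the $\eta_s$ by $\chi_S$. Let $N\ne0$ be a submodule. As the diagonal group has order prime to $3$, $N$ contains the $\chi$-components of its elements, so it contains a nonzero $w$ in one component.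

We need one computation. Let $|B|=3$, let $a\notin B$ and $e\notin B\cup\{a\}$, let $S=B\cup\{a,e\}$, and let $g$ send $x_a\mapsto x_a+x_e$ and fix the other basis vectors. Then
$$g\,q_a(B)=q_a(B)+q_e(B)+x_e\otimes x_a\wedge x_B+x_a\otimes x_e\wedge x_B .$$
Since $\iota(x_a\wedge x_e\wedge x_B)=x_a\otimes x_e\wedge x_B-x_e\otimes x_a\wedge x_B+\cdots$ is $\pm\iota(x_S)$,
$$\text{the }\chi_S\text{-component of }g\,q_a(B)\text{ is }\pm(\eta_a-\eta_e). \tag{9}$$

*Case 1: $w=\sum_{s\in S}c_s\eta_s$, $c$ not constant.* Pick $a,e\in S$ with $c_a\ne c_e$, and let $g:x_e\mapsto x_e+x_a$. Each monomial of $w$ contains $x_e$ once, so $gw-w$ is $w$ with $x_e$ replaced by $x_a$. Terms with $s\ne a,e$ vanish, because $x_a$ is repeated in the wedge. The same substitution sends $\iota(x_S)=\sum\eta_s$ to $\iota(0)=0$, so the images of $\eta_a$ and $\eta_e$ are opposite, and they equal $\pm q_a(B)$ with $B=S\setminus\{a,e\}$. Hence $\pm(c_a-c_e)q_a(B)\in N$, and by permutations all $q$'s lie in $N$. By (9) all differences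 $\eta_a-\eta_e$, for all $5$-sets, lie in $N$. Finally $5\eta_a=\sum_{s\in S}(\eta_a-\eta_s)\in N$, and $5$ is invertible mod $3$. So $N=U$.

*Case 2: $w=\sum_{a\notin B}c_aq_a(B)$ with some $c_a\ne0$.* Since $n\ge5$, choose $e\notin B\cup\{a\}$ and $g:x_a\mapsto x_a+x_e$. The terms $q_{a'}(B)$ with $a'\ne a$ do not involve $x_a$ and are fixed. By (9) the $\chi_{B\cup\{a,e\}}$-component of $gw$ is $\pm c_a(\eta_a-\eta_e)\neq0$. It lies in $N$, and Case 1 applies.

So $U$ is irreducible and $M_2\cong U$. This proves the equality in Theorem B. For $n\le5$, the indices $i\le3$ together with $i=n-1$ are all the indices, so the conjecture holds there. For $n=6$ they are $i=0,1,2,3,5$, and only $i=4$ is left; that it fails will be Theorem A.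

**Where the induction stops.** For $n=6$, $i=4$ we know $C_4\subseteq Z_1\subseteq Z_2=C_3$, and the induction step would need $M_3(L_6)$ to be irreducible. It is not, once Theorem A is proved. In that case $Z_1/C_4$ is a nonzero submodule of $M_3$, and it is proper, since $C_3=Z_1$ would give $C_4\subseteq Z_0=1$. So the task is to find a nonzero class in $M_3$ that all operators $D_{yz}:M_3\to M_4$ kill.

Where to look? By Section 5, $M_3$ is spanned by the elements $D_{fg}P_{bcde}\,a$ with seven letters. With only six generators a letter must repeat. Let it be $f=a$, with $a,g,b,c,d,e$ the six generators. This is $v$: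
$$\text{the class of } v \text{ in } M_3 \text{ is } D_{12}(D_{34}D_{56}+D_{56}D_{34})x_1=D_{12}P_{3456}\,x_1 .$$
The expression $D_{ag}P_{bcde}\,a$ is visibly alternating in $b,c,d,e$. The key is that $g$ can be included.

## 7. Degree seven: $D_{ag}P_{bcde}\,a$ alternates in all five of $g,b,c,d,e$

From here to the end of Section 8, $x_1,x_2,\dots$ are arbitrary elements of $V$, so every identity may be relabeled. A digit $k$ used as an index of $D$ or $P$, or as an argument of the functions $q$, $A$, $\kappa$, $Y$, $\Phi$ below, stands for $x_k$.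

**Proposition 8.** $D_{12}P_{2345}\,x_1=0$ in $M_3$.

*Proof.* By Lemma 6 with $j=3$, an expression in $M_3$ of degree $2$ in $x_1$, degree $2$ in $x_2$ and linear in $x_3,x_4,x_5$ alternates in $x_3,x_4,x_5$: setting two of these equal leaves four elements. Similarly, by Lemma 6 with $j=2$,
$$q_k(a,b,c)=[[x_k,a,b],x_k,c]\in M_2$$
alternates in $a,b,c$. Put $\delta=D_{12}$. Then $\delta x_1=\delta x_2=0$, $\delta^2=0$ and $\delta x_k=[x_1,x_2,x_k]$. We express everything through
$$A(3,4,5)=[q_1(2,4,5),x_2,x_3],\qquad \kappa(3,4,5)=[\delta x_3,\delta x_4,x_5],$$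
both alternating in $3,4,5$; without arguments, $A$ and $\kappa$ mean these values. We must compute
$$X=D_{12}P_{2345}\,x_1=\delta[[x_1,x_4,x_5],x_2,x_3]+\delta[[x_1,x_2,x_3],x_4,x_5].$$

**Step 1: the second term of $X$ is $2\kappa$.** By (6) with $u=\delta x_3$ and $\delta^2=0$, $\delta[\delta x_3,x_4,x_5]=[\delta x_3,\delta x_4,x_5]+[\delta x_3,x_4,\delta x_5]$. The last summand is $-[\delta x_3,\delta x_5,x_4]=-\kappa(3,5,4)=\kappa$.

**Step 2: the first term of $X$ is $2A$.** Let $p=[x_1,x_4,x_5]\in M_1$. As $\delta x_2=0$, $\delta[p,x_2,x_3]=[\delta p,x_2,x_3]+[p,x_2,\delta x_3]$. Here $\delta p=q_1(4,5,2)=q_1(2,4,5)$, so $[\delta p,x_2,x_3]=A$. For the other summand, apply $D_{23}$ to $[p,x_2,x_1]$ by (6), with $D_{23}x_2=0$ and $D_{23}x_1=[x_1,x_2,x_3]=\delta x_3$: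
$$[p,x_2,\delta x_3]=D_{23}[p,x_2,x_1]-[D_{23}p,x_2,x_1]=D_{23}D_{21}p-D_{21}D_{23}p .$$
$D_{21}$ and $D_{23}$ anticommute, so this is $2D_{23}D_{21}p=-D_{23}D_{21}p=D_{23}D_{12}p=[\delta p,x_2,x_3]=A$. We record this as
$$[[x_1,x_4,x_5],x_2,[x_1,x_2,x_3]]=A(3,4,5). \tag{10}$$
The first term is $A+A$. Altogether $X=2A+2\kappa=-(A+\kappa)$.

**Step 3: $\kappa=-A$.** Let $p'=[x_1,x_2,x_4]$ and expand by (6):
$$D_{13}[p',x_5,x_2]=[D_{13}p',x_5,x_2]+[p',D_{13}x_5,x_2]+[p',x_5,D_{13}x_2].$$

- $D_{13}p'=q_1(2,4,3)$, so the first summand is $-[q_1(2,4,3),x_2,x_5]=-A(5,4,3)=A$.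
- $D_{13}x_5=[x_1,x_3,x_5]$, so the second is, after a cyclic permutation, $[[x_1,x_3,x_5],x_2,[x_1,x_2,x_4]]=A(4,3,5)=-A$ by (10).
- $D_{13}x_2=-[x_1,x_2,x_3]$, so the third is $-[\delta x_4,x_5,\delta x_3]=-[\delta x_3,\delta x_4,x_5]=-\kappa$.
- On the left, $[p',x_5,x_2]=-[[x_2,x_4,x_1],x_2,x_5]=-q_2(4,1,5)=q_2(1,4,5)$.

So $[q_2(1,4,5),x_1,x_3]=A-A-\kappa=-\kappa$. The left side is $A'$, the expression $A$ with $x_1,x_2$ interchanged; so $\kappa=-A'$. Interchanging $x_1,x_2$ changes the sign of both $\delta x_3$ and $\delta x_4$, hence fixes $\kappa$. It turns $\kappa=-A'$ into $\kappa=-A$. Therefore $X=-(A+\kappa)=0$. $\square$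

**Corollary 9.** For $a\in V$ the expression
$$\Phi_a(g,b,c,d,e)=D_{ag}P_{bcde}\,a\in M_3$$
alternates in all five arguments. Writing $\Phi_k$ for $\Phi_{x_k}$, the class of $v$ in $M_3$ is $\Phi_1(2,3,4,5,6)$.

*Proof.* It is multilinear in $g,b,c,d,e$, alternates in $b,c,d,e$ by Lemma 7, and vanishes for $g=b$ by Proposition 8. Hence it vanishes whenever two arguments agree. The statement on $v$ was noted at the end of Section 6. $\square$

## 8. Degree nine: every $D_{ij}$ kills $v$

**Proposition 10.** $D_{ij}\Phi_1(2,3,4,5,6)=0$ in $M_4$ for all $1\le i<j\le6$.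

*Proof.* **Step 1: $i=1$.** By Corollary 9 we may move $x_j$ to the first argument: $\Phi_1(2,\dots,6)=\pm D_{1j}P_{\cdots}x_1$. Then $D_{1j}^2=0$ finishes.

**Step 2: reduction for $i\ge2$.** By Corollary 9 we may move $x_i,x_j$ to the first two places, so by relabeling it suffices to prove $\Theta_1=0$, where
$$\Theta_1=D_{23}\Phi_1(2,3,4,5,6),\quad \Theta_2=D_{31}\Phi_2(3,1,4,5,6),\quad \Theta_3=D_{12}\Phi_3(1,2,4,5,6).$$
The relabeling $1\to2\to3\to1$ takes $\Theta_1\to\Theta_2\to\Theta_3\to\Theta_1$.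

**Step 3: a relation between $\Theta_1$ and $\Theta_3$.** Apply $D_{12}D_{23}$ to (8) with $(a,b,c,d,e)=(x_1,x_3,x_4,x_5,x_6)$:
$$D_{12}D_{23}\bigl(P_{3456}x_1-P_{1456}x_3+P_{1356}x_4-P_{1346}x_5+P_{1345}x_6\bigr)=0 .$$
Let $Y(4,5,6)=D_{12}D_{23}P_{1356}\,x_4\in M_4$. If two of $x_4,x_5,x_6$ coincide, only five elements occur, so $Y$ alternates by Lemma 6 with $j=4$. The last three terms are $Y(4,5,6)$, $-Y(5,4,6)=Y(4,5,6)$ and $Y(6,4,5)=Y(4,5,6)$, with sum $3Y=0$. Hence
$$D_{12}D_{23}P_{3456}\,x_1=D_{12}D_{23}P_{1456}\,x_3 .$$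
$D_{12}$ and $D_{23}$ share the letter $x_2$, so they anticommute. The left side is $-D_{23}D_{12}P_{3456}x_1=-D_{23}\Phi_1(2,3,4,5,6)=-\Theta_1$. On the right, $D_{23}P_{1456}x_3=-D_{32}P_{1456}x_3=-\Phi_3(2,1,4,5,6)=\Phi_3(1,2,4,5,6)$, so the right side is $\Theta_3$. Thus
$$\Theta_3=-\Theta_1 .$$

**Step 4: go around the cycle.** Relabeling gives $\Theta_1=-\Theta_2$ and $\Theta_2=-\Theta_3$. So $\Theta_1=-\Theta_2=\Theta_3=-\Theta_1$, that is, $2\Theta_1=0$, and $\Theta_1=0$. $\square$

**Centrality of $v$.** Let $E=L_6$ with free generators $x_1,\dots,x_6$. By construction $v\in C_3$. Since $C_5=1$, $M_4=C_4$. For any $x,y\in L_6$, Lemma 3 says that $(v,x,y)\in C_4=M_4$ is $D_{\bar x\bar y}$ applied to the class of $v$, where $\bar x,\bar y\in V$ are linear combinations of the six generators. By Proposition 10 it is trivial. So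
$$v\in Z_1(L_6)\cap C_3(L_6).$$
The number six enters here: the five alternating arguments together with $x_1$ span $V$.

## 9. A loop on the exterior algebra that detects $v$

It remains to show $v\notin C_4(L_6)$. For this we need one CML of exponent $3$ in which $C_4$ is trivial and $v$ is not.

**Construction.** Let $W=\mathbb F_3^6$ with basis $e_1,\dots,e_6$, $\Lambda=\Lambda(W)$, $M=\Lambda\otimes W$ and $M_{\ge k}=\bigoplus_{l\ge k}\Lambda^l\otimes W$. (The symbols $M$, $M_{\ge k}$ are not the layers $M_i$.) For $x\in W$ let $x\wedge(\lambda\otimes w)=(x\wedge\lambda)\otimes w$. On $A=W\oplus M$ define a commutative product by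
$$x\cdot y=x\otimes y+y\otimes x\in\Lambda^1\otimes W,\qquad x\cdot m=m\cdot x=x\wedge m,\qquad M\cdot M=0\qquad(x,y\in W,\ m\in M).$$
(This algebra is unrelated to the expression $A$ of Section 7.) All products lie in $M$. Write $\bar a$ for the $W$-component of $a\in A$; then $a\cdot m=\bar a\wedge m$ for $m\in M$.

For instance $e_1e_2=e_1\otimes e_2+e_2\otimes e_1$ and $(e_1e_2)e_3=e_3\wedge e_1\otimes e_2+e_3\wedge e_2\otimes e_1$, whereas $e_1(e_2e_3)=e_1\wedge e_2\otimes e_3+e_1\wedge e_3\otimes e_2$.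

**Step 1: an identity in $A$.** *For all $a,b,c\in A$,*
$$(ab)c+(bc)a+(ca)b=0. \tag{11}$$
Write $a=x+m$, $b=y+n$, $c=z+p$ with $x,y,z\in W$ and $m,n,p\in M$. Then
$$(ab)c=z\wedge x\otimes y+z\wedge y\otimes x+z\wedge x\wedge n+z\wedge y\wedge m,$$
and the other two terms arise cyclically:
$$(bc)a=x\wedge y\otimes z+x\wedge z\otimes y+x\wedge y\wedge p+x\wedge z\wedge n,$$
$$(ca)b=y\wedge z\otimes x+y\wedge x\otimes z+y\wedge z\wedge m+y\wedge x\wedge p.$$
In the sum everything cancels in pairs. Taking $b=a$ in (11) gives $a^2c+2(ac)a=0$, so, since $-2=1$,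
$$a^2c=a(ac). \tag{12}$$
Also $a^2=2x\otimes x+2x\wedge m$, so $a^2a=x\wedge a^2=0$.

**Step 2: the loop $Q=1+A$.** Adjoin a unit and let $Q=1+A\subset\mathbb F_3\oplus A$ under multiplication. Multiplication by $a\in A$ maps $A$ into $M$ and $M_{\ge k}$ into $M_{\ge k+1}$, and $M_{\ge7}=0$. So it is nilpotent, $I+L_a$ is invertible on $A$, and $(1+a)(1+b)=1+c$, i.e. $(I+L_a)b=c-a$, has a unique solution $b$. Thus $Q$ is a commutative loop.

For (1), fix $X=1+a$. Both sides of $(XX)(YZ)=(XY)(XZ)$ are linear in $Y$ and in $Z$, so we may take $Y,Z\in\{1\}\cup A$. If $Y=Z=1$ it is clear. If $Y=1$, $Z=c$, it says $c+2ac+a^2c=c+2ac+a(ac)$, which is (12); the case $Z=1$ is symmetric. If $Y=b$, $Z=c$, it says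
$$bc+2a(bc)+a^2(bc)=bc+b(ac)+(ab)c+(ab)(ac).$$
Here $a^2(bc)=0=(ab)(ac)$ because $M\cdot M=0$, and $2a(bc)=-a(bc)=b(ac)+(ab)c$ is (11). So $Q$ is a CML. (By (12) and commutativity $A$ is alternative, and one may instead quote that alternative algebras satisfy the Moufang identities: Schafer; Zhevlakov–Slinko–Shestakov–Shirshov.) Finally $(1+a)^3=1+3a+3a^2+a^2a=1$, so $Q$ has exponent $3$. Each $N_k=1+M_{\ge k}$ is a subloop with $(1+m)(1+m')=1+m+m'$.

**Step 3: associators in $Q$.** Let $X=1+a$, $Y=1+b$, $Z=1+c$ and $s=(ab)c-a(bc)\in M$. Then $(XY)Z=X(YZ)+s$. Let $\bar p=\bar a+\bar b+\bar c$, the $W$-component of $X(YZ)-1$. If $(X,Y,Z)=1+t$, then $X(YZ)\cdot t=s$. This reads $t=s-(X(YZ)-1)t$, so $t\in M$ and $t=s-\bar p\wedge t$. Wedging with $\bar p$ gives $\bar p\wedge t=\bar p\wedge s$, so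
$$t=s-\bar p\wedge s. \tag{13}$$
For $x,y,z\in W$, using $2=-1$,
$$(xy)z-x(yz)=-(x\wedge y\otimes z+y\wedge z\otimes x+z\wedge x\otimes y). \tag{14}$$
In the expansion of $s$, terms with exactly one factor from $M$ are that factor wedged with two elements of $W$, and terms with two or more factors from $M$ vanish. So $s\in M_{\ge2}$ always. If $a=m\in M$, then $a(bc)=0$, $s=\bar c\wedge\bar b\wedge m=-\bar b\wedge\bar c\wedge m$, and $\bar p\wedge s=(\bar b+\bar c)\wedge s=0$. Hence
$$(1+m,Y,Z)=1-\bar b\wedge\bar c\wedge m. \tag{15}$$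
So $C_1(Q)\subseteq N_2$, and by (15) inductively $C_j(Q)\subseteq N_{2j}$. In particular $C_4(Q)\subseteq N_8=\{1\}$.

**Step 4: the value of $v$.** Let $X_i=1+e_i$, $(X_1,X_5,X_6)=1+m$ and $(X_1,X_3,X_4)=1+m'$, and omit $\wedge$ between basis vectors. By (15), the value of $h$ is $1-e_3e_4\wedge m-e_5e_6\wedge m'$, and applying (15) once more
$$v(X_1,\dots,X_6)=1+e_1e_2e_3e_4\wedge m+e_1e_2e_5e_6\wedge m' .$$
Only the terms of $m,m'$ whose $\Lambda$-factor does not contain $e_1$ matter. By (13) and (14),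
$$m=-(e_1e_5\otimes e_6+e_5e_6\otimes e_1+e_6e_1\otimes e_5)+e_1e_5e_6\otimes(e_1+e_5+e_6),$$
so the only such term is $-e_5e_6\otimes e_1$. Likewise for $m'$ it is $-e_3e_4\otimes e_1$. Moving the pair $e_5e_6$ past $e_3e_4$ costs no sign, so
$$v(X_1,\dots,X_6)=1-2\,e_1e_2e_3e_4e_5e_6\otimes e_1=1+e_1\wedge\dots\wedge e_6\otimes e_1\ne1 .$$
The two halves of $h$ contribute equally here.

**Step 5: $v\notin C_4(L_6)$.** Since $Q$ is a CML of exponent $3$, there is a homomorphism $L_6\to Q$ with $x_i\mapsto X_i$. It sends $C_4(L_6)$ into $C_4(Q)=1$ and $v$ to an element $\ne1$. With Section 8, $v\in(Z_1(L_6)\cap C_3(L_6))\setminus C_4(L_6)$, and (3) fails for $n=6$, $i=4$. Since $Q$ has $C_4(Q)=1$, it says nothing about the operators $M_3\to M_4$ of $L_6$; that is why centrality had to be proved separately.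

## 10. The index $|Z_1(L_6):C_4(L_6)|$ and the free loop $\mathcal E_6$

**The index.** For $1\le a\le6$ let $v_a$ be the image of $v$ under the automorphism of $L_6$ that interchanges $x_1$ and $x_a$ (so $v_1=v$). Then $v_a\in Z_1(L_6)$. Interchanging $e_1$ and $e_a$ induces an automorphism of $A$ and of $Q$, so the image of $v_a$ in $Q$ is $1\pm e_1\wedge\dots\wedge e_6\otimes e_a$. These six elements generate $1+\Lambda^6\otimes W$, a group of order $3^6$. Since $C_4(L_6)\subseteq Z_1(L_6)$ maps to $1$, the image of $Z_1(L_6)$ in $Q$ is a quotient of $Z_1(L_6)/C_4(L_6)$ of order at least $3^6$. So $|Z_1(L_6):C_4(L_6)|\ge3^6$.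

**The free loop.** Let $\tilde v\in\mathcal E_6$ be given by the word (2) in the free generators of $\mathcal E_6$; it maps to $v\in L_6$. We first show $\tilde v\in Z_1(\mathcal E_6)$. For $x,y\in\mathcal E_6$, the associator $(\tilde v,x,y)$ maps to $1$ in $L_6$, so it lies in $A_6$; and it lies in $C_1(\mathcal E_6)$. By Lemma 2, which does not use exponent $3$, any two elements generate an abelian group, so $(xy)^3=x^3y^3$, and cubes are central. Hence $x\mapsto x^3$ is a homomorphism of $\mathcal E_6$ into an abelian group and kills $C_1(\mathcal E_6)$. So every element of $C_1(\mathcal E_6)$ has cube $1$. As $A_6$ is torsion-free, $C_1(\mathcal E_6)\cap A_6=1$. Therefore $(\tilde v,x,y)=1$, and $\tilde v\in Z_1(\mathcal E_6)$.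

On the other hand, the image of $C_4(\mathcal E_6)A_6$ in $L_6$ is $C_4(L_6)$, which does not contain $v$. So $\tilde v\notin C_4(\mathcal E_6)A_6$, and $Z_1(\mathcal E_6)\ne C_4(\mathcal E_6)A_6$. This completes the proof of Theorem A and, with Section 6, of Theorem B. $\blacksquare$
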